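\title{Skew polynomial extensions can lower the uniform dimension of a semiprime ring}

\begin{abstract}
Let $R$ be a semiprime ring of finite left uniform dimension and let $f$ be an injective endomorphism of $R$. We show that the left uniform dimension of the skew polynomial ring $R[x,f]$ need not equal that of $R$. We express $\dim R[x,f]$ in terms of $R$ and $f$ alone, deduce that $\dim R[x,f]\le\dim R$, and show that every pair $(n,m)$ with $1\le m\le n$ occurs as $(\dim R,\dim R[x,f])$. Equality does hold when $f$ is an automorphism and when the left singular ideal of $R$ is zero.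
\end{abstract}

\section{The question and the results}

Let $R$ be an associative ring, not necessarily with identity, and let $f$ be an injective endomorphism of $R$; it preserves sums and products, and no condition on an identity is imposed. The \emph{skew polynomial ring} $R[x,f]$ consists of the formal finite sums $\sum_{i\ge0}a_ix^i$ with $a_i\in R$, added coefficientwise and multiplied by the distributive extension of
\[
(ax^i)(bx^j)=a\,f^i(b)\,x^{i+j}\qquad(a,b\in R,\ i,j\ge0),
\]
where $f^0=\mathrm{id}_R$. The symbols $x^i$ are formal and need not be elements of the ring. We identify $a\in R$ with $ax^0$.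

For a ring $T$ let $\dim T$ be its left uniform (Goldie) dimension: the supremum of all $n$ such that $T$ contains $n$ nonzero left ideals whose sum is direct. A ring is \emph{semiprime} if it has no nonzero ideal of square zero. It is known that for skew polynomial rings $R[X,F]$ in a set $X=\{x_i:i\in\Gamma\}$ of variables, with a family $F=\{f_i:i\in\Gamma\}$ of injective endomorphisms, the equality $\dim R=\dim R[X,F]$ does not hold in general for semiprime $R$. The following question about one variable comes from \cite{FPM}.

\medskip
\noindent\emph{Question.} Let $R$ be semiprime, $f$ injective and $\dim R<\infty$. Is $\dim R[x,f]=\dim R$?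
\medskip

The simplest case suggests a positive answer. Let $R=D$ be a division ring and $S=D[x,f]$; here $f(1)=1$, since $f(1)$ is a nonzero idempotent. For $0\ne p\in S$ the elements $x^ip$ have degrees $i+\deg p$, so the polynomials of degree less than $N$ in $Sp$ form a left $D$-subspace of dimension $N-\deg p$ inside a space of dimension $N$. Two such subspaces meet for large $N$, hence $\dim S=1=\dim D$, whether or not $f$ is surjective. The side matters: if $a\notin f(D)$, then $xS\cap axS=0$, because $f(b)=af(c)$ forces $c=0$.

To see what can go wrong in general, take $a\in R$ and compute the left multiples of $a$ in $S=R[x,f]$: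
\begin{equation}\label{eq:Sa}
Sa=\bigoplus_{k\ge0}Rf^k(a)\,x^k .
\end{equation}
If $f$ is surjective, then $Rf^k(a)=f^k(Ra)$, and a direct sum $Ra_1+\dots+Ra_n$ is reproduced in every degree. If $f$ is not surjective, $Rf^k(a)$ may be larger than $f^k(Ra)$, and left ideals that are independent in degree $0$ may meet in degree $1$. Our first theorem says that this is the whole story.

\begin{theorem}\label{thm:formula}
Let $R$ be semiprime and $f$ injective. Then $\dim R[x,f]$ is the supremum of all $n$ for which there are nonzero $a_1,\dots,a_n\in R$ such that the sum $\sum_jRf^k(a_j)$ is direct for every $k\ge0$. In particular $\dim R[x,f]\le\dim R$.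
\end{theorem}

So the dimension can only drop, and the question is whether semiprimeness prevents this. It does so under either of two extra hypotheses. Write $\ell(y)=\{r\in R:ry=0\}$ for the left annihilator of $y$. The \emph{left singular ideal} $Z(R)$ is the set of all $y\in R$ such that $\ell(y)$ meets every nonzero left ideal in a nonzero element.

\begin{theorem}\label{thm:equality}
Let $R$ be semiprime with $\dim R<\infty$ and let $f$ be injective. Then $\dim R[x,f]=\dim R$ if $f$ is an automorphism, or if $Z(R)=0$; in particular, if $R$ is semiprime left Goldie.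
\end{theorem}

In general, however, the answer to the question is no, even for rings with identity and unital endomorphisms.

\begin{theorem}\label{thm:examples}
For every $n\ge2$ there are a semiprime ring $R$ with $1$ and an injective endomorphism $f$ of $R$ with $f(1)=1$ such that $\dim R=n$ and $\dim R[x,f]=1$. Hence for all $1\le m\le n$ there is a pair $(R,f)$ with $R$ semiprime, $\dim R=n$ and $\dim R[x,f]=m$.
\end{theorem}

If $R\ne0$, then $\dim R[x,f]\ge1$, so Theorems \ref{thm:formula} and \ref{thm:examples} give a complete list.

\begin{corollary}
The pairs of finite values $(\dim R,\dim R[x,f])$ that occur for semiprime $R\ne0$ and injective $f$ are exactly the pairs $(n,m)$ with $1\le m\le n$.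
\end{corollary}

Theorem~\ref{thm:formula} is proved in Section~\ref{sec:formula}, which ends with a small commutative ring, not semiprime, where the drop can be seen by hand. Section~\ref{sec:equality} proves Theorem~\ref{thm:equality}. Section~\ref{sec:examples} reduces Theorem~\ref{thm:examples} to the existence of a prime algebra $A$ of dimension $1$ into which $A\times tK[t]$ embeds, and Section~\ref{sec:construction} constructs $A$.

\section{Uniform dimension and semiprime rings}\label{sec:prelim}

Nonzero submodules of a module are \emph{independent} if their sum is direct, and $\dim M$ is the supremum of the sizes of finite independent families in $M$. A submodule $N\subseteq M$ is \emph{essential} if it meets every nonzero submodule of $M$ in a nonzero element. A module is \emph{uniform} if it is nonzero and any two nonzero submodules have nonzero intersection, that is, if its dimension is $1$. A module over a ring $T$ without identity is a unital module over $\mathbb Z\oplus T$ with the same submodules, so the usual facts apply. We need four of them.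
\begin{enumerate}
\item[(U1)] If $N\subseteq M$, then $\dim N\le\dim M$, with equality if $N$ is essential.
\item[(U2)] $\dim(M\oplus N)=\dim M+\dim N$.
\item[(U3)] A nonzero module of finite dimension contains a uniform submodule.
\item[(U4)] If $N\subseteq M$, then $\dim M\le\dim N+\dim M/N$.
\end{enumerate}
Fact (U2) is the basic textbook result. For (U1), intersect an independent family with $N$. For (U3), take a nonzero submodule of least dimension; by (U2) it cannot contain two independent submodules. For (U4), let $C$ be maximal among submodules with $C\cap N=0$; then $N\oplus C$ is essential in $M$ and $C$ embeds in $M/N$. By (U1) and (U2), a module that contains an essential direct sum of $n$ uniform submodules has dimension $n$.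

For $a$ in a ring $T$ the set $Ta=\{ta:t\in T\}$ is a left ideal; it need not contain $a$.

\begin{lemma}\label{lem:semiprime}
Let $R$ be semiprime.
\begin{enumerate}
\item[(a)] $Ra\ne0$ for every nonzero $a\in R$.
\item[(b)] $U^2\ne0$ for every nonzero left ideal $U$.
\end{enumerate}
\end{lemma}

\begin{proof}
The set $\{y:Ry=0\}$ is an ideal of square zero, which gives (a). If $U^2=0$, then $U+UR$ is an ideal and $(U+UR)^2\subseteq U^2+U^2R=0$ because $RU\subseteq U$; this gives (b).
\end{proof}

\section{Reduction to the coefficient ring}\label{sec:formula}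

Let $R$ be semiprime, $S=R[x,f]$, and let $g$ be the supremum in Theorem~\ref{thm:formula}. Taking $k=0$ and using Lemma~\ref{lem:semiprime}(a) we get $g\le\dim R$. If $a_1,\dots,a_n$ are as in the theorem, then the left ideals $Sa_j$ are nonzero, and by \eqref{eq:Sa} a relation among them splits into relations among the $Rf^k(a_j)$, one for each degree $k$. So they are independent, and $\dim S\ge g$. It remains to prove $\dim S\le g$.

The ring $S$ is graded by the degree in $x$; the homogeneous elements are the monomials $ax^i$. By Lemma~\ref{lem:semiprime}(a), every $q\ne0$ in $S$ has a nonzero multiple $rq$ with $r\in R$. Call a tuple $(q_1,\dots,q_n)$ of nonzero elements of $S$ \emph{independent} if $\sum_js_jq_j=0$ implies $s_jq_j=0$ for all $j$, that is, if the nonzero left ideals $Sq_j$ are independent. Nonzero elements chosen from $n$ independent left ideals form such a tuple. We want to turn an independent tuple of polynomials into an independent tuple of monomials, and the natural candidates are the top terms.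

The difficulty is that top terms of an independent tuple can be dependent. In $\mathrm{Mat}_2(K)[x]$, with $K$ a field and $f=\mathrm{id}$, the elements $q_1=E_{11}x+E_{12}$ and $q_2=E_{11}x$ are independent, since the rows $(x,1)$ and $(x,0)$ are linearly independent over $K[x]$, but they have the same top term. The cure is visible too: $v=q_1-q_2=E_{12}$ is shorter than $q_1$, and $(v,q_2)$ is still independent. We therefore measure length and choose a shortest tuple.

For $q\ne0$ let the \emph{width} $w(q)$ be the difference between the largest and the smallest degree of a nonzero term of $q$. If $h$ is homogeneous, the terms of $hq$ are the products $ht$ over the terms $t$ of $q$; hence $w(hq)\le w(q)$ whenever $hq\ne0$. To show that the shortened tuple is still independent we must pass from ``$h$ kills the top term of $q$'' to ``$h$ kills $q$''. Call $q\ne0$ \emph{rigid} if every homogeneous $h$ that kills one nonzero term of $q$ satisfies $hq=0$.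

\begin{lemma}\label{lem:rigid}
Every $q\ne0$ in $S$ has a rigid multiple $hq$ with $h$ homogeneous.
\end{lemma}

\begin{proof}
Among the nonzero products $hq$ with $h$ homogeneous choose one with the fewest terms. If a homogeneous $h'$ kills a nonzero term of $hq$, then $(h'h)q$ has fewer terms, so it is $0$.
\end{proof}

\begin{lemma}\label{lem:top}
Let $(q_1,\dots,q_n)$ be an independent tuple of rigid elements such that $\sum_jw(q_j)$ is minimal among all independent $n$-tuples. Then the top terms $(t_1,\dots,t_n)$ form an independent tuple.
\end{lemma}

\begin{proof}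
Suppose not. Taking a homogeneous component of a nontrivial relation, we find homogeneous $h_j$ with $\sum_jh_jt_j=0$, all $h_jt_j$ lying in one degree $N$, and $J=\{j:h_jt_j\ne0\}\neq\emptyset$. Among all such relations, in all degrees, choose one with $|J|$ minimal, and put $h_j=0$ for $j\notin J$. Let $v=\sum_{j\in J}h_jq_j$ and let $i\in J$ be an index with $w(q_i)$ maximal among the $w(q_j)$, $j\in J$.

For $j\in J$ the element $h_jq_j$ has top term $h_jt_j\ne0$, and its terms lie in degrees from $N-w(q_i)$ to $N$. By independence of the $q_j$ we have $v\ne0$, and the terms of degree $N$ cancel in $v$. Hence $w(v)<w(q_i)$. We show that $v$ can replace $q_i$. The key point is: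
\begin{equation}\label{eq:star}
\text{if } h\in S \text{ and } hh_iq_i=0,\text{ then } hh_jq_j=0 \text{ for all } j\in J.
\end{equation}
We use induction on the number of terms of $h$. Let $h'\ne0$ be the top term of $h$, of degree $s$. The component of $hh_iq_i$ in degree $s+N$ is $h'h_it_i$, so $h'h_it_i=0$. Then $\sum_jh'h_jt_j=0$ is a homogeneous relation with fewer than $|J|$ nonzero summands, so by minimality of $|J|$ all $h'h_jt_j$ vanish. Since $q_j$ is rigid and $h'h_j$ is homogeneous, $h'h_jq_j=0$ for all $j\in J$. Now $(h-h')h_iq_i=0$, and the induction hypothesis applies to $h-h'$. This proves \eqref{eq:star}.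

Suppose $hv+\sum_{j\ne i}g_jq_j=0$ with $h,g_j\in S$. Then $(hh_i)q_i+\sum_{j\ne i}(hh_j+g_j)q_j=0$, so $hh_iq_i=0$ by independence. By \eqref{eq:star}, $hv=0$; then $\sum_{j\ne i}g_jq_j=0$, and all $g_jq_j$ vanish. Thus $v$ and the $q_j$ with $j\ne i$ form an independent $n$-tuple of smaller total width, a contradiction.
\end{proof}

\begin{proof}[End of the proof of Theorem~\ref{thm:formula}]
Let $S$ contain $n$ independent left ideals, and choose an independent $n$-tuple of minimal total width. Replacing each $q_j$ by a rigid multiple as in Lemma~\ref{lem:rigid} keeps independence, because $Shq_j\subseteq Sq_j$, and does not increase widths. By Lemma~\ref{lem:top} the top terms $t_j=b_jx^{n_j}$ are independent. To bring them to a common degree let $N=\max_jn_j$ and $a_j=f^{N-n_j}(b_j)$, which is nonzero because $f$ is injective. The identity $(rx^{N-n_j+k})t_j=rf^k(a_j)x^{N+k}$ shows that $St_j\supseteq Rf^k(a_j)x^{N+k}$, so $\sum_jRf^k(a_j)$ is direct for every $k\ge0$. Hence $n\le g$.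
\end{proof}

\begin{remark}\label{rem:hypotheses}
Semiprimeness entered only through property (a) of Lemma~\ref{lem:semiprime}, so the proof applies to every ring with $1$ as well. Without that property the bound $\dim S\le\dim R$ fails: for $R=\mathbb Z/2$ with zero multiplication and $f=\mathrm{id}$, the subgroups $Rx^j$ are independent left ideals of $S$. Injectivity was used only to get $a_j\ne0$, and it is also needed: for a field $K$ and $f=0$ the subspaces $Kx^j$ are independent left ideals.
\end{remark}

\begin{example}\label{ex:toy}
Let $R$ be the commutative $K$-algebra with basis $1,z,u_0,u_1,u_2,\dots,v_1,v_2,\dots$ in which $u_iv_i=z$ for $i\ge1$ and all other products of basis elements different from $1$ are zero. It is associative because all triple products of such elements vanish. Let $f$ be the linear map that fixes $1$ and $z$ and sends $u_i\mapsto u_{i+1}$, $v_i\mapsto v_{i+1}$. It is injective, and it is multiplicative: the only products to watch are $f(u_0)f(v_j)=u_1v_{j+1}=0$ for $j\ge1$.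

Let $r\ne0$. If the coefficient of $1$ in $r$ is nonzero, then $zr$ is a nonzero multiple of $z$. If it is zero and some $u_i$ or $v_i$ with $i\ge1$ occurs in $r$, multiplication by its partner gives a nonzero multiple of $z$. Otherwise $r\in Kz\oplus Ku_0$. So the ideal $Kz\oplus Ku_0$ is essential and $\dim R=2$. But $u_0$ never occurs in $f(r)$, so the same case distinction gives $z\in Rf(r)$ for all $r\ne0$. By Remark~\ref{rem:hypotheses}, $\dim R[x,f]=1$. The collision is explicit:
\[
(v_1x)\,u_0=v_1u_1x=zx=x\,z .
\]
The multiplier $v_1$ lies outside $f(R)$. The endomorphism $f$ embeds $R$, of dimension $2$, in the subring spanned by all basis elements but $u_0$, which has dimension $1$. This ring is far from semiprime, since $u_0$ and $z$ span ideals of square zero.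
\end{example}

\section{Two cases of equality}\label{sec:equality}

Let $R\ne0$ be semiprime with $n=\dim R<\infty$. By Theorem~\ref{thm:formula} it suffices to find nonzero $a_1,\dots,a_n$ with $\sum_jRf^k(a_j)$ direct for all $k\ge0$.

If $f$ is an automorphism, choose nonzero $a_j$ in $n$ independent left ideals. The sum of the $Ra_j$ is direct, and so is the sum of the $Rf^k(a_j)=f^k(Ra_j)$, because $f^k$ is bijective.

Now let $Z(R)=0$ and let $f$ be merely injective. Directness of $\sum_jRa_j$ is a statement about all multipliers in $R$, and $f$ transports it only to multipliers in $f(R)$. Equations among the $a_j$ themselves, however, are preserved by $f$. The plan is to find $n$ elements satisfying equations that force directness, namely $a_ja_i=0$ for $j>i$. If $\sum_jr_ja_j=0$, right multiplication by $a_1$ gives $r_1a_1^2=0$, and we want to conclude $r_1a_1=0$. This is true after passing to $n$-th powers (Lemma~\ref{lem:stable}), so the $a_j$ must not be nilpotent (Lemma~\ref{lem:nonnil}). The hypothesis $Z(R)=0$ is used through the next lemma.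

\begin{lemma}\label{lem:closed}
Let $Z(R)=0$, let $L'\subseteq L$ be left ideals with $L'$ essential in $L$, and let $c\in R$. If $L'c=0$, then $Lc=0$.
\end{lemma}

\begin{proof}
Let $y\in L$ and $E=\{r\in R:ry\in L'\}$. This left ideal is essential in $R$. Indeed, let $X\ne0$ be a left ideal. If $Xy=0$, then $X\subseteq E$. Otherwise $Xy$ is a nonzero left ideal in $L$, so $0\ne ry\in L'$ for some $r\in X$, and $0\ne r\in X\cap E$. Since $Eyc\subseteq L'c=0$, we get $yc\in Z(R)=0$.
\end{proof}

\begin{lemma}\label{lem:stable}
Let $Z(R)=0$. Then $\ell(c^n)=\ell(c^{2n})$ for every $c\in R$.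
\end{lemma}

\begin{proof}
Put $Y_0=0$ and $Y_i=\ell(c^i)$, an ascending chain with $Y_{i+1}=\{r:rc\in Y_i\}$. This formula shows that $Y_i=Y_{i+1}$ implies $Y_{i+1}=Y_{i+2}$. Suppose $Y_0\subsetneq Y_1\subsetneq\dots\subsetneq Y_{n+1}$. Then $Y_i$ is not essential in $Y_{i+1}$: for $i=0$ because $Y_0=0$, and for $i\ge1$ because Lemma~\ref{lem:closed} would give $Y_{i+1}c^i=0$. So there are nonzero left ideals $X_i\subseteq Y_{i+1}$ with $X_i\cap Y_i=0$, and $X_0,\dots,X_n$ are independent, contrary to $\dim R=n$. Hence $Y_i=Y_{i+1}$ for some $i\le n$, and the chain is constant from $i$ on.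
\end{proof}

\begin{lemma}\label{lem:nonnil}
Let $Z(R)=0$. Every uniform left ideal $U$ contains an element $u$ that is not nilpotent, and $Ru$ is uniform.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:semiprime}(b) there is $u\in U$ with $Uu\ne0$. If $U\cap\ell(u)$ were nonzero, it would be essential in $U$, and Lemma~\ref{lem:closed} would give $Uu=0$. So $U\cap\ell(u)=0$, and $0\ne u^k\in U$ implies $u^{k+1}=u^ku\ne0$. Finally $Ru$ is a nonzero submodule of $U$.
\end{proof}

\begin{proof}[End of the proof of Theorem~\ref{thm:equality}]
We choose $a_1,\dots,a_n$ one at a time. Put $L_0=R$ and $L_i=\ell(a_1)\cap\dots\cap\ell(a_i)$, and keep the inequality $\dim L_i\ge n-i$. For $i<n$ we then have $L_i\ne0$, so by (U3) it contains a uniform left ideal; let $a_{i+1}$ be an element of it as in Lemma~\ref{lem:nonnil}. The map $L_i\to Ra_{i+1}$, $r\mapsto ra_{i+1}$, has kernel $L_{i+1}$ and uniform target, so $\dim L_i\le\dim L_{i+1}+1$ by (U4), and the inequality persists. The elements $a_1,\dots,a_n$ are not nilpotent, and $a_ja_i=0$ for $j>i$ because $a_j\in L_{j-1}$.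

Fix $k\ge0$ and put $c_j=f^k(a_j)$, so that $c_jc_i=0$ for $j>i$. Suppose $\sum_jr_jc_j^n=0$. Right multiplication by $c_1^n$ gives $r_1c_1^{2n}=0$, so $r_1c_1^n=0$ by Lemma~\ref{lem:stable}. The relation now starts with $j=2$; multiply by $c_2^n$, and continue. All $r_jc_j^n$ vanish. Thus the nonzero elements $a_1^n,\dots,a_n^n$ have $\sum_jRf^k(a_j^n)$ direct for every $k$.

A ring is \emph{left Goldie} if it has finite left uniform dimension and satisfies the ascending chain condition on left annihilators. A semiprime left Goldie ring has $Z(R)=0$; see, for example, \cite{GW}.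
\end{proof}

Theorem~\ref{thm:equality} describes a counterexample in advance: $f$ is not surjective, $Z(R)\ne0$, and $R$ is not left Goldie. Moreover $R$ is not commutative. For if $R$ is commutative and semiprime and $0\ne y\in Z(R)$, there is $0\ne ry\in\ell(y)$; then $(ry)^2=0$, and $R(ry)$ is a nonzero ideal of square zero.

\section{Rings whose dimension collapses}\label{sec:examples}

We imitate Example~\ref{ex:toy}: the ring $R$ will be glued from a uniform part and some extra parts, and $f$ will embed everything in the uniform part. To make $R$ semiprime we replace $Ku_0$ by the domain $D=tK[t]$ and ask the uniform part to be prime.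

\begin{proposition}\label{prop:A}
Let $K$ be a field. There are a $K$-algebra $\widehat A=K\oplus A$ with $1$, where $A$ is the kernel of an algebra homomorphism $\varepsilon:\widehat A\to K$, an injective unital algebra endomorphism $\sigma$ of $\widehat A$ with $\sigma(A)\subseteq A$, and an element $d\in A$ such that
\begin{enumerate}
\item[(a)] $Aa\cap Ab\ne0$ for all nonzero $a,b\in\widehat A$;
\item[(b)] $aAb\ne0$ for all nonzero $a,b\in A$;
\item[(c)] $d\,\sigma(A)=0=\sigma(A)\,d$, and $d,d^2,d^3,\dots$ are linearly independent.
\end{enumerate}
\end{proposition}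

Part (a) makes $A$ uniform and (b) makes it prime. Part (c) says that $(a,\delta)\mapsto\sigma(a)+\delta(d)$ embeds $A\times D$ in $A$; iterating, $A\times D^{n-1}$ embeds in $A$. We prove the proposition in Section~\ref{sec:construction} and use it now.

\begin{proof}[Proof of Theorem~\ref{thm:examples}]
Let $n\ge2$ and
\[
R=\{(u,v_1,\dots,v_{n-1})\in\widehat A\times K[t]^{n-1}:\ \varepsilon(u)=v_1(0)=\dots=v_{n-1}(0)\}.
\]
This is a ring with $1$, and $R=K1\oplus I$, where $I=A\times D^{n-1}$ is an ideal. Let $I_0=A\times0$ and let $I_i$ be the $i$-th copy of $D$. Define a linear map $F:R\to\widehat A$ by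
\[
F\bigl(\lambda+(a,\delta_1,\dots,\delta_{n-1})\bigr)=\lambda+\sigma^{n-1}(a)+\sum_{i=1}^{n-1}\sigma^{i-1}\bigl(\delta_i(d)\bigr).
\]

\emph{$F$ is a unital homomorphism.} It is multiplicative on each $I_i$, so it suffices to show that the images of different factors annihilate each other on both sides. Let $1\le i\le n-1$. The image of $I_i$ is $\sigma^{i-1}(dK[d])$. The images of $I_0$ and of the $I_j$ with $j>i$ lie in $\sigma^i(A)=\sigma^{i-1}(\sigma(A))$, because $n-1\ge i$, $j-1\ge i$ and $\sigma(A)\subseteq A$. By (c), $dK[d]$ and $\sigma(A)$ annihilate each other on both sides; apply $\sigma^{i-1}$.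

\emph{$F$ is injective.} Let $F(r)=0$. Since $F(I)\subseteq A$, applying $\varepsilon$ gives $\lambda=0$. What remains is $\delta_1(d)+\sigma(y)=0$ with $y=\sigma^{n-2}(a)+\sum_{i\ge2}\sigma^{i-2}(\delta_i(d))\in A$. Left multiplication by $d$ gives $d\,\delta_1(d)=0$, so $\delta_1=0$ by the independence of the powers of $d$, and then $y=0$ because $\sigma$ is injective. The equation $y=0$ has the same form with one summand less. After $n-1$ steps all $\delta_i$ and $a$ vanish.

Since $\varepsilon(F(r))=\lambda$, the formula $f(r)=(F(r),\lambda,\dots,\lambda)$ defines a map $f:R\to R$. It is an injective endomorphism with $f(1)=1$.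

\emph{$\dim R=n$.} The ideals $I_0,\dots,I_{n-1}$ are independent with sum $I$. If $X,Y\subseteq I_0$ are left ideals containing $(a,0)\ne0$ and $(b,0)\ne0$, then $X\cap Y\supseteq(Aa\cap Ab)\times0\ne0$ by (a); so $I_0$ is uniform. For $i\ge1$, $I_i$ is uniform because $0\ne\delta\delta'=\delta'\delta$ for nonzero $\delta,\delta'\in D$. The ideal $I$ is essential: let $0\ne r=(u,v_1,\dots,v_{n-1})$. If some $v_i\ne0$, multiplying $r$ by $t\in I_i$ gives $0\ne tv_i\in Rr\cap I_i$. If all $v_i=0$, then $\varepsilon(u)=0$ and $r\in I$.

\emph{$R$ is semiprime.} Let $X\ne0$ be an ideal with $X^2=0$, and take $0\ne r=(a,\delta_1,\dots,\delta_{n-1})\in X\cap I$. From $r^2=0$ we get $\delta_i=0$ for all $i$, so $a\ne0$. Then $aAa\times0=r(I_0r)\subseteq X^2=0$, contrary to (b).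

\emph{$\dim R[x,f]=1$.} Let $r,s\in R$ be nonzero. Then $F(r)$ and $F(s)$ are nonzero, $(c,0)f(r)=(cF(r),0)$ for $c\in A$, and therefore
\[
Rf(r)\cap Rf(s)\supseteq\bigl(AF(r)\cap AF(s)\bigr)\times0\ne0
\]
by (a). So the condition in Theorem~\ref{thm:formula} fails at $k=1$ for any two elements, and $\dim R[x,f]\le1$. Since $R\ne0$, equality holds.

\emph{All pairs $1\le m\le n$.} For a product of rings, $\dim(T_1\times T_2)=\dim T_1+\dim T_2$ by (U2), since the submodules of $T_1\times0$ and $0\times T_2$ are the left ideals of the factors. Also $\dim K=\dim K[x]=1$. For $m=n$ take $R=K^n$ and $f=\mathrm{id}$. For $m<n$ let $(R',f')$ be the example above with $\dim R'=n-m+1\ge2$, and take $R=R'\times K^{m-1}$, $f=f'\times\mathrm{id}$. Then $R$ is semiprime, $R[x,f]=R'[x,f']\times K[x]^{m-1}$, and the dimensions are $n$ and $1+(m-1)=m$.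
\end{proof}

The singular elements predicted by Theorem~\ref{thm:equality} are easy to find: $\ell((d,0))$ contains $I_1,\dots,I_{n-1}$ and meets the uniform ideal $I_0$ in a left ideal containing $\sigma(A)\times0\neq0$, so it is essential and $(d,0)\in Z(R)$.

\section{Construction of the algebra $A$}\label{sec:construction}

All algebras in this section are unital $K$-algebras, modules and homomorphisms of algebras are unital, and $\otimes$ means $\otimes_K$. An algebra $C$ is \emph{augmented} if a homomorphism $\varepsilon:C\to K$ is given; then $C=K\oplus C_+$ with $C_+=\ker\varepsilon$. We build $\widehat A$ as the union of a chain $B_0\subseteq B_1\subseteq\cdots$, adjoining at each step new generators whose products with old elements are prescribed on one side and free on the other.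

\subsection{Adjoining a right module}

For an algebra $C$ and a right $C$-module $M$ let $C\langle M\rangle=\bigoplus_{j\ge0}C\otimes M^{\otimes j}$, with
\[
(c\otimes m_1\otimes\dots\otimes m_j)(c'\otimes m_1'\otimes\cdots)=c\otimes m_1\otimes\dots\otimes m_jc'\otimes m_1'\otimes\cdots\qquad(j\ge1)
\]
and $c(c'\otimes m_1'\otimes\cdots)=cc'\otimes m_1'\otimes\cdots$. This is the tensor ring over $C$ of the bimodule $C\otimes M$, so it is associative, and it is graded by $j$. It contains $C$ and $M=1\otimes M$, and $c\otimes m_1\otimes\dots\otimes m_j$ is the product $cm_1\cdots m_j$. The two sides behave differently: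
\begin{equation}\label{eq:asym}
mc \text{ is the module action, while } cm=c\otimes m\ne0 \text{ for all nonzero } c\in C,\ m\in M.
\end{equation}
The first half will give left uniformity and the relations needed for $\sigma$; the second half will give primeness.

\emph{Universal property.} A homomorphism $\alpha:C\to E$ and a linear map $\mu:M\to E$ with $\mu(mc)=\mu(m)\alpha(c)$ extend uniquely to a homomorphism $C\langle M\rangle\to E$, given by $c\otimes m_1\otimes\dots\otimes m_j\mapsto\alpha(c)\mu(m_1)\cdots\mu(m_j)$. In particular, if $C$ is augmented, so is $C\langle M\rangle$, with $C\langle M\rangle_+=C_+\oplus\bigoplus_{j\ge1}C\otimes M^{\otimes j}$.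

\subsection{Common left multiples}

Let $C$ be augmented. We look for a module $M$ such that any two nonzero $a,b\in C$ acquire a common nonzero left multiple $\varphi a=\psi b$ in $C\langle M\rangle$. The dual space $C^*$ is a right $C$-module by $(\varphi c)(c')=\varphi(cc')$, and it contains a canonical element, $\varepsilon$, to play the role of $z$ in Example~\ref{ex:toy}. The equation $\varphi a=\varepsilon$ means $\varphi(a)=1$ and $\varphi(aC_+)=0$, so it is solvable exactly when $a\notin aC_+$. This must hold at every stage of the chain, so we need a condition that implies it and passes to $C\langle M\rangle$. Call $C$ \emph{separated} if $\bigcap_kC_+^k=0$, and call a right $C$-module $M$ separated if $\bigcap_kMC_+^k=0$.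

\begin{lemma}\label{lem:sep}
If $C$ and $M$ are separated, then so is $E=C\langle M\rangle$.
\end{lemma}

\begin{proof}
The ideal $E_+^k$ is spanned by products of $k$ factors, each in $C_+$ or of the form $cm_1\cdots m_i$ with $i\ge1$. It is homogeneous, so it suffices to show that no nonzero $y$ of degree $j$ lies in all $E_+^k$. In a product of degree $j$ at most $j$ factors have positive degree, so at least $k-j$ factors lie in $C_+$. Collect the elements of $C$ in the $j+1$ gaps around the $j$ elements of $M$: the product is
\[
c_0m_1c_1\cdots m_jc_j=c_0\otimes m_1c_1\otimes\dots\otimes m_jc_j,\qquad c_l\in C_+^{n_l},\quad \textstyle\sum_ln_l\ge k-j,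
\]
where $C_+^0=C$. Put $V_0=C$, $V_0^{(q)}=C_+^q$, and $V_l=M$, $V_l^{(q)}=MC_+^q$ for $1\le l\le j$. If $k\ge(j+1)q$, then $k-j>(j+1)(q-1)$, so some $n_l\ge q$. Hence the degree $j$ part of $E_+^k$ lies in the kernel of $\rho_q:\bigotimes_lV_l\to\bigotimes_lV_l/V_l^{(q)}$.

Now $y\in\bigotimes_lY_l$ with $Y_l\subseteq V_l$ finite-dimensional. The spaces $Y_l\cap V_l^{(q)}$ decrease to $0$, so for some $q$ they all vanish. Then each $Y_l\to V_l/V_l^{(q)}$ is injective, so is their tensor product over $K$, and $\rho_q(y)\ne0$. Thus $y\notin E_+^{(j+1)q}$.
\end{proof}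

We cannot adjoin $C^*$ itself, since it need not be separated. For $C=K[e]$ let $\varphi_i$ be the coefficient of $e^i$; then $\varepsilon=\varphi_ie^i\in C^*C_+^i$ for all $i$. We therefore truncate, and keep the truncations apart. For $p\ge1$ let $(C/C_+^p)^*$ be the submodule of functionals vanishing on $C_+^p$, put
\[
\Phi(C)=\bigoplus_{p\ge1}(C/C_+^p)^*\qquad\text{(external direct sum)},
\]
and let $\varepsilon_p$ be the augmentation viewed in the $p$-th summand. For $C=K[e]$ the $p$-th summand has basis $\varphi_0=\varepsilon_p,\varphi_1,\dots,\varphi_{p-1}$ with $\varphi_ie=\varphi_{i-1}$ and $\varphi_0e=0$; for $a=e$ and $b=e^2+e^3$ the summand $p=3$ gives $\varphi_1a=\varphi_2b=\varepsilon_3$.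

\begin{lemma}\label{lem:common}
The module $\Phi(C)$ is separated. If $C$ is separated and $a,b\in C$ are nonzero, there are $p\ge1$ and $\varphi,\psi\in\Phi(C)$ with $\varphi a=\psi b=\varepsilon_p\ne0$.
\end{lemma}

\begin{proof}
The $p$-th summand is killed by $C_+^p$, so $\Phi(C)C_+^k$ lies in the sum of the summands with $p>k$, and these sums intersect in $0$. Now choose $p$ with $a,b\notin C_+^p$. If $a=au+w$ with $u\in C_+$ and $w\in C_+^p$, then substituting repeatedly gives $a=au^p+w(1+u+\dots+u^{p-1})\in C_+^p$, which is false. So $a\notin aC_++C_+^p$, and there is a functional $\varphi$ with $\varphi(a)=1$ and $\varphi(aC_++C_+^p)=0$. View it in the $p$-th summand. For $c'\in C$ we have $c'-\varepsilon(c')\in C_+$, hence $(\varphi a)(c')=\varphi(ac')=\varepsilon(c')$. So $\varphi a=\varepsilon_p$, and the same argument for $b$ gives $\psi$.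
\end{proof}

\subsection{Making room for the endomorphism}

Adjoining $\Phi(B_n)$ at every stage gives (a) and (b) of Proposition~\ref{prop:A}. For (c) we adjoin further generators that serve as images under $\sigma$. Let $B_{n+1}=B_n\langle M_n\rangle$, and let $m\in M_n$. The first idea is to let $\sigma(m)$ be a new generator $\theta_m$ at a later stage, with $\theta_m\sigma(c)=\theta_{mc}$ and $\theta_md=0$. Such relations can be imposed, but $d\theta_m\ne0$ by \eqref{eq:asym}. We repair this by putting $\sigma(m)=e\theta_m$, where $e$ is one fixed generator, older than $d$, with $de=0$. So $e$ comes first, then $d$, and then $\theta_e$, which must be younger than $d$. This is why $\sigma$ will raise the stage by two.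

The elements $\theta_m$ $(m\in M_n)$ must lie in a module over the whole algebra $B_{n+2}$, on which $\sigma(c)$ acts as $c$ acts on $M_n$. We obtain the action from a homomorphism $\pi$ that undoes $\sigma$; it will also prove that $\sigma$ is injective. The simplest choice, $\pi(e)=1$ and $\pi(\theta_m)=m$, gives $\theta_me=\theta_m$ and destroys separation. Instead we pass to $2\times2$ matrices and use the factorization $mE_{11}=E_{12}\cdot mE_{21}$, in which $e$ acts by the nilpotent matrix $E_{12}$.

Put $B_{-1}=B_0=K$, $M_{-1}=0$, $M_0=Ke$ (one-dimensional), $B_1=B_0\langle M_0\rangle=K[e]$, and let $\pi_1:B_1\to\mathrm{Mat}_2(B_{-1})$ be the homomorphism with $e\mapsto E_{12}$. For $n\ge1$, given $B_n$ and $\pi_n:B_n\to\mathrm{Mat}_2(B_{n-2})$, define: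
\begin{itemize}
\item $\Phi_n=\Phi(B_n)$;
\item $\Theta_n=M_{n-2}^{1\times2}$, the row vectors $(\alpha,\beta)$ over $M_{n-2}$, a right $\mathrm{Mat}_2(B_{n-2})$-module, made a right $B_n$-module through $\pi_n$;
\item $M_n=\Phi_n\oplus\Theta_n$ and $B_{n+1}=B_n\langle M_n\rangle$;
\item $\pi_{n+1}:B_{n+1}\to\mathrm{Mat}_2(B_{n-1})$, the homomorphism that extends $\pi_n$, vanishes on $\Phi_n$, and sends $(\alpha,\beta)\in\Theta_n$ to $\begin{pmatrix}0&0\\ \alpha&\beta\end{pmatrix}$.
\end{itemize}
The last item makes sense because $M_{n-2}\subseteq B_{n-1}$. The condition of the universal property holds trivially on $\Phi_n$. On $\Theta_n$ it holds because the matrix with rows $0$ and $\theta$, multiplied by $\pi_n(c)$, has rows $0$ and $\theta\pi_n(c)=\theta c$.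

Let $A_n=(B_n)_+$, and put $\widehat A=\bigcup_nB_n$, $A=\bigcup_nA_n$, $\pi=\bigcup_n\pi_n:\widehat A\to\mathrm{Mat}_2(\widehat A)$. The augmentations are compatible and define $\varepsilon:\widehat A\to K$ with kernel $A$. Call the elements of $M_0,M_1,\dots$ \emph{letters}. Since $A_{n+1}=A_n\oplus\bigoplus_{j\ge1}B_n\otimes M_n^{\otimes j}$ and $B_n=K\oplus A_n$, induction shows that every element of $A_n$ is a sum of nonempty products of letters from $M_0,\dots,M_{n-1}$.

\begin{lemma}\label{lem:tower}
For all $n\ge-1$ the algebra $B_n$ and the $B_n$-module $M_n$ are separated.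
\end{lemma}

\begin{proof}
For $n=-1,0$ we have $A_n=0$. Let $n\ge1$ and assume the claim for smaller indices. Then $B_n$ is separated by Lemma~\ref{lem:sep} and $\Phi_n$ by Lemma~\ref{lem:common}. For $\Theta_n$ write $B=B_{n-2}$, $B_+=A_{n-2}$ and
\[
J=\begin{pmatrix}B_+&B\\B_+&B_+\end{pmatrix}.
\]
An entry of a product of two matrices in $J$ is a sum of terms $y_{il}y'_{lj}$, and such a term lies in $B_+$ unless $(i,l)=(l,j)=(1,2)$, which is impossible. So $J^2\subseteq\mathrm{Mat}_2(B_+)\subseteq J$. The map $\pi_n$ sends $e$ to $E_{12}\in J$, sends $\Phi_l$ to $0$, and sends $\Theta_l$ to matrices with entries in $M_{l-2}\subseteq A_{l-1}\subseteq B_+$, for $1\le l\le n-1$. Hence $\pi_n(A_n)\subseteq J$ and $\pi_n(A_n^{2k})\subseteq\mathrm{Mat}_2(B_+)^k\subseteq\mathrm{Mat}_2(B_+^k)$, which gives $\Theta_nA_n^{2k}\subseteq(M_{n-2}A_{n-2}^k)^{1\times2}$. These subspaces intersect in $0$ by induction.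
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:A}(a),(b)]
Let $a,b\in\widehat A$ be nonzero, say $a,b\in B_n$ with $n\ge1$. By Lemmas \ref{lem:tower} and \ref{lem:common} there are $\varphi,\psi\in\Phi_n\subseteq A$ with $\varphi a=\psi b=\varepsilon_p\ne0$, and these module products are products in $B_{n+1}$. This is (a). Also $a\psi b=a\varepsilon_p=a\otimes\varepsilon_p\ne0$ by \eqref{eq:asym}, which is (b).
\end{proof}

\subsection{The endomorphism}

Let $d\in\Phi_1\subseteq B_2$ be the element $\varepsilon_1$ of $\Phi(K[e])$. Then $(de)(c')=\varepsilon(ec')=0$, so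
\begin{equation}\label{eq:d}
de=0\qquad\text{and}\qquad\pi(d)=0 .
\end{equation}
Before the general definition we look at the first steps. The module $\Theta_2$ has basis $\theta=(e,0)$, $\theta'=(0,e)$, with $\theta e=\theta E_{12}=\theta'$ and $\theta d=0$. We shall have $\sigma(e)=e\theta$. Then $d\sigma(e)=(de)\theta=0$, $\sigma(e)d=e(\theta d)=0$, and $\sigma(e)^k=e\theta'^{\,k-1}\theta\ne0$. Next, $\sigma(d)=e\cdot(d,0)$ with $(d,0)\in\Theta_3$, and the relation $de=0$ is respected: $(d,0)e=(0,d)$ and $(0,d)\theta=(0,d)\cdot eE_{21}=(de,0)=0$, so $\sigma(d)\sigma(e)=0$.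

\begin{proof}[Construction of $\sigma$ and proof of Proposition~\ref{prop:A}(c)]
Let $\iota:\widehat A\to\mathrm{Mat}_2(\widehat A)$ be the injective homomorphism $\iota(c)=\operatorname{diag}(c,\varepsilon(c))$; the entry $\varepsilon(c)$ makes it unital. We construct compatible homomorphisms $\sigma_n:B_n\to B_{n+2}$, $n\ge0$, with $\pi_{n+2}\sigma_n=\iota|_{B_n}$. Let $\sigma_0$ be the inclusion $K\subseteq B_2$. Given $\sigma_n$, put
\[
\sigma_{n+1}(m)=e\cdot(m,0)\qquad\text{for } m\in M_n,\ \text{where }(m,0)\in\Theta_{n+2}=M_n^{1\times2}\subseteq B_{n+3}.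
\]
For $c\in B_n$ the element $\sigma_n(c)\in B_{n+2}$ acts on $\Theta_{n+2}$ through $\pi_{n+2}(\sigma_n(c))=\iota(c)$, so
\[
\sigma_{n+1}(m)\,\sigma_n(c)=e\cdot(m,0)\operatorname{diag}(c,\varepsilon(c))=e\cdot(mc,0)=\sigma_{n+1}(mc).
\]
By the universal property, $\sigma_n$ extends to a homomorphism $\sigma_{n+1}:B_{n+1}\to B_{n+3}$. Moreover
\[
\pi(\sigma_{n+1}(m))=E_{12}\begin{pmatrix}0&0\\m&0\end{pmatrix}=\operatorname{diag}(m,0)=\iota(m),
\]
so $\pi_{n+3}\sigma_{n+1}$ and $\iota$ agree on $B_n$ and on $M_n$, hence on $B_{n+1}$.

Let $\sigma=\bigcup_n\sigma_n$. It is injective because $\pi\sigma=\iota$ is. Every element of $A$ is a sum of products of letters, so we may look at first letters and at last letters. The image of a letter begins with $e$; hence $\sigma(A)\subseteq e\widehat A\subseteq A$, and $d\,\sigma(A)\subseteq de\widehat A=0$ by \eqref{eq:d}. For a letter $m\in M_n$, $n\ge0$, we have $d\in B_2\subseteq B_{n+2}$, so $d$ acts on $(m,0)\in\Theta_{n+2}$ through $\pi(d)=0$; thus $\sigma(m)d=e\cdot(m,0)d=0$, and $\sigma(A)d=0$. Finally, $d^j=1\otimes d\otimes\dots\otimes d$ is a nonzero element of degree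 $j$ in $B_2=B_1\langle M_1\rangle$, so the powers of $d$ are linearly independent.
\end{proof}

This completes the proof of Proposition~\ref{prop:A}, and with it of Theorem~\ref{thm:examples}.

\begin{thebibliography}{9}

\bibitem{FPM}
Fundamentalnaya i Prikladnaya Matematika, 2001, Volume 7, Issue 4, Pages 1107--1121, \texttt{https://mathnet.ru/eng/fpm616}.

\bibitem{GW}
Goodearl and Warfield, \emph{An Introduction to Noncommutative Noetherian Rings}.

\end{thebibliography}
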